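\title{Multiplicity of coverings by metric balls}

\begin{abstract}
The covering dimension of a locally compact metric space is the least multiplicity of arbitrarily fine open covers. We ask whether the same number is obtained when only covers by metric balls, of variable radii, are allowed. The answer is no. We construct a metric on the Cantor set for which fine covers by balls have arbitrarily large multiplicity, extend the construction to every metrizable space containing a Cantor set, and show that a nonempty locally compact metrizable space has the two numbers equal for every compatible metric exactly when it contains no Cantor set or has infinite dimension.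
\end{abstract}

\section{Introduction}\label{sec:intro}

Let $(X,d)$ be a nonempty metric space. The \emph{multiplicity} $\mu(\mathcal U)$ of an open cover $\mathcal U$ of $X$ is the largest number of members of $\mathcal U$ that have a common point, minus $1$ (and $\infty$ if there is no largest number). Thus $\mu(\mathcal U)=0$ means that $\mathcal U$ is a partition. An \emph{$\epsilon$-cover} is an open cover whose members have diameter at most $\epsilon$. For locally compact $X$ the \emph{covering dimension} is
\[
\dim(X)=\liminf_{\epsilon\to0}\ \inf_{\mathcal U}\mu(\mathcal U),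
\]
the infimum being taken over all $\epsilon$-covers $\mathcal U$; it depends only on the topology of $X$ (Lemma~\ref{lem:invariance}). For any metric space, put
\[
\dim_d(X)=\liminf_{\epsilon\to0}\ \inf_{\mathcal B}\mu(\mathcal B),
\]
where now $\mathcal B$ runs over the $\epsilon$-covers all of whose members are open balls $B(x,r)=\{y:d(x,y)<r\}$. The radii may vary from ball to ball. Both numbers measure how much overlap cannot be avoided when $X$ is covered by small sets; the second allows only the sets that the metric singles out, so $\dim_d(X)\ge\dim(X)$. The following question was posed in \cite{MO}.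

\medskip
\noindent\textbf{Question.} Is $\dim_d(X)=\dim(X)$ for every locally compact metric space $(X,d)$?
\medskip

The simplest cases suggest a positive answer. On $[0,1]$ the balls of radius $\frac{2}{3n}$ centered at the points $k/n$ form a cover of multiplicity $1$, and a connected space has no partition into small open sets, so $\dim_d=\dim=1$. In an ultrametric space two balls of the same radius are equal or disjoint, so $\dim_d=\dim=0$. On a countable space $\dim_d=\dim=0$ for every metric (Lemma~\ref{lem:countable}). Since centers and radii can be chosen freely, one might expect that this freedom always suffices. It does not, already for compact spaces of dimension $0$, and the failure is as large as possible. By a \emph{Cantor set} we mean a space homeomorphic to $\{0,1\}^{\mathbb N}$.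

\begin{theorem}\label{thm:A}
There is a compact metric space $(K,d_K)$ homeomorphic to the Cantor set, so that $\dim K=0$, with $\dim_{d_K}(K)=\infty$.
\end{theorem}

\begin{theorem}\label{thm:B}
Every metrizable space $X$ containing a Cantor set has a compatible metric $d$ with $\dim_d(X)=\infty$. This applies to every uncountable compact metrizable space, such as $[0,1]^n$.
\end{theorem}

\begin{theorem}\label{thm:C}
For a nonempty locally compact metrizable space $X$ the following are equivalent:
\begin{enumerate}
\item[(i)] $\dim_d(X)=\dim(X)$ for every compatible metric $d$;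
\item[(ii)] $X$ contains no Cantor set, or $\dim X=\infty$.
\end{enumerate}
If $X$ contains no Cantor set, then $\dim_d(X)=\dim(X)=0$ for every compatible metric $d$. In particular, a nonempty compact metrizable space has property \textup{(i)} if and only if it is countable or infinite-dimensional.
\end{theorem}

The idea behind Theorem~\ref{thm:A} is the following. If an open set $T_1$ of a cover is not closed, a point of its frontier lies in another member $T_2$, and $T_1$ and $T_2$ meet. We build a metric on the Cantor set in which no ball other than the whole space is closed, and in which the frontiers of balls at different scales are described by independent blocks of binary digits. One can then walk down through the scales and find a point that is approached from inside $m$ balls at once; the ball that covers this point is the $(m+1)$-st. A tournament at each scale prevents balls of the same scale from covering each other's frontiers.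

Section~\ref{sec:prelim} collects conventions and the positive cases. The space $K$ is built in Section~\ref{sec:K}, and Theorem~\ref{thm:A} is proved in Section~\ref{sec:overlap}. Section~\ref{sec:extension} extends the metric from $K$ to an ambient space, and Section~\ref{sec:classification} contains the classification.

\section{The two dimensions and the role of empty spheres}\label{sec:prelim}

\subsection*{Conventions}
The diameter of a ball is its diameter as a set. If one reads it as twice the radius, fewer covers are admitted, so every lower bound for $\dim_d$ below remains true; so do the upper bounds, since the covers we construct have arbitrarily small radii.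

As $\epsilon$ decreases, fewer covers are admitted and $\inf\mu$ does not decrease. Hence each $\liminf$ above is a supremum over $\epsilon>0$. In particular, $\dim_d(X)\ge m$ as soon as there is one $\epsilon>0$ such that every $\epsilon$-cover by balls has $m+1$ members with a common point, and $\dim(X)\le n$ means that for every $\epsilon>0$ there is an $\epsilon$-cover of multiplicity at most $n$.

\subsection*{Textbook facts}
We use the following facts.
\begin{enumerate}
\item[(F1)] (Brouwer) A nonempty compact metrizable space that is totally disconnected and has no isolated point is a Cantor set.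
\item[(F2)] (Cantor--Bendixson) A compact metrizable space contains a Cantor set if and only if it is uncountable.
\item[(F3)] A locally compact metrizable space is paracompact, hence a disjoint union of $\sigma$-compact subspaces that are closed and open \cite[Theorem~5.1.27]{Engelking}.
\item[(F4)] (Tietze, Urysohn) A continuous function from a closed subset of a metrizable space $X$ to $[0,1]$ extends to a continuous function $X\to[0,1]$.
\end{enumerate}

Theorem~\ref{thm:C} compares $\dim_d(X)$, for varying $d$, with one number $\dim(X)$. The next lemma shows that this number is well defined.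

\begin{lemma}\label{lem:invariance}
Let $(X,d)$ be a nonempty locally compact metric space and $n\ge0$ an integer. Then $\dim(X)\le n$ if and only if every open cover of $X$ has an open refinement of multiplicity at most $n$. In particular $\dim(X)$ depends only on the topology of $X$.
\end{lemma}

\begin{proof}
If the condition holds, apply it to the cover by all balls of radius $\epsilon/2$. Conversely, let $\dim(X)\le n$. The traces of an $\epsilon$-cover on a subspace form an $\epsilon$-cover of no larger multiplicity, so by (F3) we may assume that $X$ is $\sigma$-compact. Every compact subset of $X$ has a compact neighborhood, so there are compact sets $\emptyset=L_0\subset L_1\subset\cdots$ with union $X$ and $L_j\subset\operatorname{int}L_{j+1}$. The compact sets $C_j=L_j\setminus\operatorname{int}L_{j-1}$, $j\ge1$, cover $X$, and $C_j$ misses $\operatorname{int}L_i$ when $j>i$.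

Let $(U_a^0)_{a\in A}$ be an open cover. We define open covers $(U^j_a)_{a\in A}$ with $U^j_a\subset U^{j-1}_a$ and $U^j_a\setminus C_j=U^{j-1}_a\setminus C_j$, such that each point of $C_j$ lies in $U_a^j$ for at most $n+1$ indices $a$. Given $(U^{j-1}_a)$, compactness of $C_j$ gives $\delta>0$ such that every set of diameter at most $\delta$ meeting $C_j$ lies in some $U^{j-1}_a$. Take a $\delta$-cover $\mathcal G$ of $X$ of multiplicity at most $n$, choose $a(G)$ with $G\subset U^{j-1}_{a(G)}$ for each $G\in\mathcal G$ meeting $C_j$, and let $U^j_a$ be the union of $U_a^{j-1}\setminus C_j$ and all such $G$ with $a(G)=a$. This family has the required properties. The sets $U^j_a\cap\operatorname{int}L_i$ do not depend on $j$ for $j\ge i$, so the sets $\bigcap_jU^j_a$ are open and cover $X$. Each point lies in some $C_j$, hence in at most $n+1$ of them.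
\end{proof}

\subsection*{Empty spheres}
If no point is at distance exactly $r$ from $x$, then $B(x,r)$ equals the closed ball and is both open and closed. When such radii are plentiful, a space can be cut into disjoint balls one ball at a time.

\begin{lemma}\label{lem:countable}
Let $(X,d)$ be a nonempty metric space that is a disjoint union of countable open subsets $X_\alpha$. For every $\epsilon>0$ there is a partition of $X$ into open balls of radius less than $\epsilon/2$. Hence $\dim_d(X)=0$.
\end{lemma}

\begin{proof}
Each $X_\alpha$ is also closed, its complement being a union of open sets. Fix $\alpha$ and enumerate the points of $X_\alpha$. Suppose that pairwise disjoint balls $B_1,\dots,B_k\subset X_\alpha$, each closed in $X$, have been chosen. If they cover $X_\alpha$, stop. Otherwise let $x$ be the first point of $X_\alpha$ not covered. The set $X_\alpha\setminus(B_1\cup\dots\cup B_k)$ is an open neighborhood of $x$, so it contains $B(x,r)$ for all small $r$. The set $\{d(x,z):z\in X_\alpha\}$ is countable, so we can choose such an $r\in(0,\epsilon/2)$ outside it. Then $B_{k+1}=B(x,r)=\{z\in X_\alpha:d(x,z)\le r\}$ is closed in $X$. The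 $l$-th point of $X_\alpha$ is covered after at most $l$ steps. Doing this for every $\alpha$ gives the partition.
\end{proof}

A counterexample of dimension $0$ must therefore be uncountable, and empty spheres must be scarce in it. This is possible on a Cantor set because a Cantor set maps continuously onto an interval.

\section{A metric on the Cantor set with no closed balls}\label{sec:K}

Let $K$ be a product of finite sets $I_0,I_1,\dots$, and let $0<\lambda<1$. The usual ultrametric gives distance $\lambda^N$ to two points that first differ at coordinate $N$. Its spheres are empty for all radii strictly between consecutive powers of $\lambda$. We fill these gaps by letting the distance range over the whole interval $[\lambda^N,\lambda^{N-1}]$, its position in the interval being read from a continuous surjection $\beta_N\colon K\to[0,1]$ that depends on the later coordinates.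

There is a difficulty. The distance must be symmetric in $x$ and $y$, yet for \emph{every} center $x$ it must sweep the whole interval as $y$ varies. A symmetric recipe such as the average of $\beta_N(x)$ and $\beta_N(y)$ fails: for a center with $\beta_N(x)=0$ only the lower half of the interval is reached. Instead, one of the two points decides alone, and a tournament on $I_N$ says which. Against the points that beat it, the center has no influence on the distance.

\subsection*{Tournaments}
A \emph{tournament} on a finite set $\Gamma$ is a relation $\to$ such that for distinct $u,v$ exactly one of $u\to v$, $v\to u$ holds, and $v\to v$ never holds. A vertex $v$ \emph{dominates} a set $D\subset\Gamma$ if $v\to a$ for all $a\in D$. The property in the next lemma is Sch\"utte's property; see \cite{Erdos}.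

\begin{lemma}\label{lem:schutte}
For each $h\ge1$ there is a nonempty finite tournament in which every set of at most $h$ vertices is dominated by some vertex.
\end{lemma}

\begin{proof}
Orient the pairs of an $n$-element set, $n>h$, independently and uniformly at random. Fix an $h$-element set $D$. Each of the $n-h$ vertices outside $D$ dominates $D$ with probability $2^{-h}$, and these events involve disjoint sets of pairs, so they are independent. The probability that some $h$-element set is dominated by no vertex is therefore at most $\binom nh(1-2^{-h})^{n-h}$, which tends to $0$ as $n\to\infty$. Take $n$ with this bound below $1$. A smaller set is contained in an $h$-element set, and a vertex dominating the latter dominates it.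
\end{proof}

For $h=1$ the smallest example is the cycle on three vertices; one or two vertices do not suffice, since some vertex is then beaten by no other. For each $k\ge0$ fix a tournament $\Gamma_k$ as in the lemma with $h=k+1$, and let
\[
I_k=\Gamma_k\times\{0,1\}^k .
\]
Elements of $I_k$ are \emph{letters}, written $(v,e)$ with $e=(e_{k,0},\dots,e_{k,k-1})$. Put $(v,e)\succ(v',e')$ if $v\to v'$, or if $v=v'$ and $e>e'$ in the lexicographic order. Then $\succ$ is a tournament on $I_k$; the lexicographic order only breaks ties. Applying Lemma~\ref{lem:schutte} to the first coordinates of a set of letters gives the one property of $\succ$ that we use.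
\begin{enumerate}
\item[(P)] If $A\subset I_N$ and $|A|\le N+1$, there is $v\in\Gamma_N$ such that $(v,e)\succ i$ for all $i\in A$ and for \emph{every} $e\in\{0,1\}^N$.
\end{enumerate}

\subsection*{The space and the functions $\beta_N$}
Let $K=\prod_{k\ge0}I_k$ with the product topology. Since each $I_k$ is finite with at least three elements, $K$ is a Cantor set by (F1). A \emph{word} of length $|w|=n$ is a tuple $w=(w_0,\dots,w_{n-1})$ with $w_k\in I_k$; for $j\in I_n$ the word $wj$ is $w$ followed by $j$. For a point or a word $y$ we write $y|n=(y_0,\dots,y_{n-1})$, and $K_w=\{y\in K:y|n=w\}$ is the \emph{cylinder} of $w$; the empty word has cylinder $K$. Two points, or a point and a word, \emph{split at} $N$ if they agree at all coordinates below $N$ and differ at coordinate $N$.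

A point $y\in K$ consists of vertices $v_k\in\Gamma_k$ and a triangular array of digits $e_{k,N}(y)$, $N<k$:
\[
\begin{array}{c|c|cccc}
 & & \beta_0 & \beta_1 & \beta_2 & \cdots\\ \hline
y_0 & v_0 & & & & \\
y_1 & v_1 & e_{1,0} & & & \\
y_2 & v_2 & e_{2,0} & e_{2,1} & & \\
y_3 & v_3 & e_{3,0} & e_{3,1} & e_{3,2} & \\
\vdots & \vdots & \vdots & \vdots & \vdots & \ddots
\end{array}
\]
Row $k$ is the letter $y_k$. Column $N$ is read as a binary expansion:
\[
\beta_N(y)=\sum_{k>N}2^{-(k-N)}e_{k,N}(y)\in[0,1].
\]
Each $\beta_N$ is continuous and depends only on column $N$. All entries of the array can be chosen independently, so different scales $N$ use independent digits. Let $\lambda=\frac{\sqrt5-1}{2}$, so that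
\[
\lambda(1+\lambda)=1,\qquad \tfrac12<\lambda<1 .
\]
If $y|N'=z|N'$ with $N'>N$, the terms with $k<N'$ cancel in $\beta_N(y)-\beta_N(z)$, and $\sum_{k\ge N'}2^{-(k-N)}=2^{-(N'-N-1)}$. Thus
\begin{equation}\label{eq:osc}
y|N'=z|N',\ N'>N\quad\Longrightarrow\quad|\beta_N(y)-\beta_N(z)|\le2^{-(N'-N-1)}\le\lambda^{N'-N-1}.
\end{equation}

\subsection*{The metric}
Put $d_K(x,x)=0$. If $x\ne y$ split at $N$, call the \emph{winner} the one of the two points whose $N$-th letter is $\succ$ that of the other, and put
\[
d_K(x,y)=\lambda^N\bigl(1+\lambda\beta_N(w)\bigr),\qquad w\text{ the winner of }x,y .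
\]
Since $\lambda^N(1+\lambda)=\lambda^{N-1}$,
\begin{equation}\label{eq:range}
\lambda^N\le d_K(x,y)\le\lambda^{N-1}\qquad\text{if }x,y\text{ split at }N .
\end{equation}
The choice of $\lambda$ has a simple reason. For distances $\lambda^N(1+c\beta_N)$ the ranges at consecutive scales meet exactly when $1+c=1/\lambda$, and the proof of the triangle inequality below needs $c\le\lambda$. The value of $\lambda$ above makes both hold with $c=\lambda$.

\begin{lemma}\label{lem:metric}
The function $d_K$ is a metric inducing the product topology, and $\lambda^n\le\operatorname{diam}K_w\le\lambda^{n-1}$ for $|w|=n$. Moreover $\dim K=0$.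
\end{lemma}

\begin{proof}
Symmetry and positivity are part of the definition. Let $x,y,z$ be distinct and let $N$ be the first coordinate at which they do not all agree. If $x_N,y_N,z_N$ are distinct, all three distances lie in $[\lambda^N,\lambda^{N-1}]$, and $\lambda^{N-1}\le2\lambda^N$ gives the three triangle inequalities. Otherwise, after renaming, $y_N=z_N\ne x_N$, and $y,z$ split at some $N'>N$. By \eqref{eq:range},
\[
d_K(y,z)\le\lambda^{N'-1}\le\lambda^N\le d_K(x,y),
\]
which gives the inequality with $d_K(y,z)$ on the left. The other two say that $|d_K(x,y)-d_K(x,z)|\le d_K(y,z)$. If $x_N\succ y_N$, then $x$ wins both pairs and the difference is $0$. If $y_N\succ x_N$, then by \eqref{eq:osc} and \eqref{eq:range}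
\[
|d_K(x,y)-d_K(x,z)|=\lambda^{N+1}|\beta_N(y)-\beta_N(z)|\le\lambda^{N+1}\lambda^{N'-N-1}=\lambda^{N'}\le d_K(y,z).
\]
By \eqref{eq:range}, $d_K(y^l,y)\to0$ if and only if the splitting coordinate of $y^l$ and $y$ tends to infinity, so the topology is the product topology. Distinct points of $K_w$ split at some $N\ge n$, and some pair splits at $n$; this gives the bounds on the diameter. The cylinders of words of length $n$ partition $K$ into open sets of diameter at most $\lambda^{n-1}$, so $\dim K=0$.
\end{proof}

\subsection*{The shape of a ball}
All distances are at most $\lambda^{-1}$, so a ball other than $K$ has radius $r\le\lambda^{-1}$, and there is a unique $N\ge0$ with $\lambda^N<r\le\lambda^{N-1}$. For such $r$ and $N$ put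
\begin{equation}\label{eq:t}
t=\frac{r\lambda^{-N}-1}{\lambda}.
\end{equation}
Since $r\lambda^{-N}\in(1,\lambda^{-1}]=(1,1+\lambda]$, we have $t\in(0,1]$, and for real $\beta$ the inequality $\lambda^N(1+\lambda\beta)<r$ is equivalent to $\beta<t$.

\begin{lemma}\label{lem:ball}
Let $x\in K$, $\lambda^N<r\le\lambda^{N-1}$ with $N\ge0$, $p=x|N$, $i=x_N$, and let $t$ be given by \eqref{eq:t}. Then $K_{pi}\subset B(x,r)\subset K_p$, and for $j\in I_N\setminus\{i\}$,
\[
B(x,r)\cap K_{pj}=
\begin{cases}
\{y\in K_{pj}:\beta_N(y)<t\} & \text{if } j\succ i,\\
K_{pj} & \text{if } i\succ j \text{ and } \beta_N(x)<t,\\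
\emptyset & \text{if } i\succ j \text{ and } \beta_N(x)\ge t.
\end{cases}
\]
\end{lemma}

\begin{proof}
On $K_{pi}$ the distance to $x$ is at most $\operatorname{diam}K_{pi}\le\lambda^N<r$. A point outside $K_p$ splits from $x$ at a coordinate at most $N-1$, so its distance to $x$ is at least $\lambda^{N-1}\ge r$. A point $y\in K_{pj}$ splits from $x$ at $N$, and $d_K(x,y)<r$ if and only if $\beta_N(w)<t$ for the winner $w$, which is $y$ if $j\succ i$ and $x$ if $i\succ j$.
\end{proof}

Only the inclusion in $K_p$ and the first case will be needed for lower bounds. We record them in a definition that will also apply to the traces on $K$ of balls in a larger space.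

\begin{definition}\label{def:type}
Let $p$ be a word of length $N$, $i\in I_N$, and $t\in(0,1]$. An open set $T\subset K$ is \emph{of type} $(p,i,t)$, with \emph{node} $p$, \emph{level} $N$ and \emph{threshold} $t$, if
\begin{enumerate}
\item[(T1)] $T\subset K_p$;
\item[(T2)] $T\cap K_{pj}=\{y\in K_{pj}:\beta_N(y)<t\}$ for every $j\in I_N$ with $j\succ i$.
\end{enumerate}
\end{definition}

Every $t\in(0,1]$ has a unique expansion $t=\sum_{l\ge1}2^{-l}c_l(t)$ with digits $c_l(t)\in\{0,1\}$, infinitely many of them equal to $1$. We say that \emph{column $N$ of $y$ spells $t$} if $e_{k,N}(y)=c_{k-N}(t)$ for all $k>N$; then $\beta_N(y)=t$. The smallest case of the main argument can now be done by hand.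

\begin{example}[two balls must meet]\label{ex:m1}
A set $T$ of type $(p,i,t)$ is not closed. Indeed, let $N=|p|$ and choose $j\succ i$ by (P). The digits of column $N$ lie in rows $k>N$ and are not constrained by the word $pj$, so there is $y\in K_{pj}$ whose column $N$ spells $t$. By (T2), $y\notin T$. Column $N$ of $y$ has digits $1$ in arbitrarily low rows; changing one of them, in row $k$, to $0$ gives a point $y'\in K_{pj}$ with $\beta_N(y')=t-2^{-(k-N)}<t$, so $y'\in T$, and $y'\to y$ as $k\to\infty$. By Lemma~\ref{lem:ball}, no ball other than $K$ is closed. Every member of an open partition is closed, so $K$ has no partition into balls other than $\{K\}$, and $\dim_{d_K}(K)\ge1$.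
\end{example}

\section{Forcing many overlaps}\label{sec:overlap}

To find three balls with a common point, let $T_1$ be a member of the cover, of type $(p_1,i_1,t_1)$ and level $N_1$, and let $Y_1$ be the set of points of $K_{p_1j_1}$ whose column $N_1$ spells $t_1$, as in Example~\ref{ex:m1}. The set $Y_1$ lies in the frontier of $T_1$. Suppose that it meets a member $T_2$ of higher level $N_2$. Column $N_2$ is still free in $Y_1$, so we may look for points of $Y_1$ whose column $N_2$ spells the threshold of $T_2$. Lowering one digit in each of the two columns moves such a point into $T_1\cap T_2$, so any third member containing it gives a triple intersection.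

Two things can go wrong. First, $Y_1$ might be covered by members of level at most $N_1$, and the descent would stop. Lower levels are excluded by taking $N_1$ minimal. For the members with the same node, (T2) describes them on $K_{p_1j_1}$ only if $j_1$ beats all their letters; then they are nested sublevel sets of $\beta_{N_1}$, and the one with the largest threshold has a frontier that none of them reaches. Such a $j_1$ exists by (P) if the members at the node are few, and if they are many, they overlap at once. Second, the letter $j_2$ chosen at level $N_2$ contains a digit of column $N_1$, which is already prescribed. This is why (P) holds for every $e$.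

\begin{proposition}\label{prop:main}
Let $m\ge1$, and let $(T_b)_{b\in F}$ be a family of open sets covering $K$, where each $T_b$ has an assigned type $(p_b,i_b,t_b)$ of level at least $m$. Then some point of $K$ lies in $T_b$ for at least $m+1$ indices $b$.
\end{proposition}

\begin{proof}
Assume that no such point exists. The \emph{level of an index} $b$ is $|p_b|$.

\emph{Step 1: at most $m$ indices have the same node.} Suppose that $m+1$ indices $b$ have the same node $p$, of length $N\ge m$. Their letters $i_b$ form a set of at most $m+1\le N+1$ elements, so (P) gives $j$ with $j\succ i_b$ for all of them. A point $y\in K_{pj}$ whose column $N$ is zero has $\beta_N(y)=0<t_b$, and by (T2) it lies in these $m+1$ sets $T_b$, contrary to the assumption.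

\emph{Step 2: the descent.} For $q=0,1,\dots,m$ we construct indices $b_1,\dots,b_q$ of levels $N_1<\dots<N_q$ and a word $w_q$ of length $M_q$, where $M_0=0$ and $M_q=N_q+1$ for $q\ge1$. Write $(p_r,i_r,t_r)$ for the type of $T_{b_r}$, and put
\[
Y_q=\{y\in K_{w_q}:\text{column }N_r\text{ of }y\text{ spells }t_r\text{ for each }r\le q\}.
\]
The following will hold:
\begin{enumerate}
\item[(a)] $Y_q\ne\emptyset$;
\item[(b)] for each $r\le q$, the word $w_q$ extends $p_rj_r$ for a letter $j_r\succ i_r$;
\item[(c)] every index $b$ with $T_b\cap Y_q\ne\emptyset$ has level at least $M_q$.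
\end{enumerate}
For $q=0$ take the empty word, so that $Y_0=K$.

Let $q<m$ and suppose that stage $q$ is constructed. By (a), some $T_b$ meets $Y_q$. Let $N$ be the least level of an index $b$ with $T_b\cap Y_q\neq\emptyset$, fix such an index of level $N$, and let $y^*\in T_b\cap Y_q$. By (c), $N\ge M_q$. By (T1), the node of $T_b$ is $p=y^*|N$, which extends $w_q$. The set $F_p=\{b\in F:p_b=p\}$ is nonempty and has at most $m\le N$ elements by Step~1. Let $b_{q+1}\in F_p$ be an index with the largest threshold $t_{q+1}$, so that $p_{q+1}=p$ and $N_{q+1}=N>N_q$. By (P) there is $v\in\Gamma_N$ with $(v,e)\succ i_b$ for all $b\in F_p$ and all $e$. Choose $e$ with $e_{N,N_r}=c_{N-N_r}(t_r)$ for $r\le q$, and put $j_{q+1}=(v,e)$ and $w_{q+1}=p\,j_{q+1}$. Then (b) holds, and $Y_{q+1}\subset Y_q$ because $w_{q+1}$ extends $w_q$.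

For (a), we check that the word $w_{q+1}$ is consistent with the prescribed columns. For $r\le q$, the digits of column $N_r$ in rows $k<N$ are those of $y^*\in Y_q$, and the digit in row $N$ was chosen correctly. Column $N_{q+1}=N$ has no digit in rows $k\le N$. In each row $k>N$ the prescriptions concern the distinct entries $e_{k,N_1},\dots,e_{k,N_{q+1}}$ and can all be met. So $Y_{q+1}\ne\emptyset$.

For (c), let $y\in T_b\cap Y_{q+1}$. Since $y\in Y_q$, the level of $b$ is at least $N$. If it were $N$, then (T1) would give $p_b=y|N=p$, so $b\in F_p$ and $j_{q+1}\succ i_b$. But $y\in K_{pj_{q+1}}$ and $\beta_N(y)=t_{q+1}\ge t_b$, so $y\notin T_b$ by (T2). Hence the level of $b$ is at least $N+1=M_{q+1}$.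

\emph{Step 3: the common point.} Take $y\in Y_m$ and $b\in F$ with $y\in T_b$. By (c) the level of $b$ exceeds $N_m$, so $b_1,\dots,b_m,b$ have distinct levels and are $m+1$ distinct indices. Since $T_b$ is open, there is $M\ge M_m$ with $K_{y|M}\subset T_b$. For each $r\le m$, column $N_r$ of $y$ has infinitely many digits $1$; choose one in a row $k_r\ge M$. Let $y'$ be obtained from $y$ by changing these $m$ digits to $0$. Then $y'|M=y|M$, so $y'\in T_b$, and $y'\in K_{w_m}\subset K_{p_rj_r}$ by (b). Exactly one digit was changed in column $N_r$, so $\beta_{N_r}(y')=t_r-2^{-(k_r-N_r)}<t_r$, and $y'\in T_{b_r}$ by (T2). Thus $y'$ lies in $T_{b_1},\dots,T_{b_m},T_b$, a contradiction.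
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:A}]
By Lemma~\ref{lem:metric}, $(K,d_K)$ is a Cantor set with $\dim K=0$. Let $m\ge1$ and $0<\epsilon<\lambda^m$, and let $\mathcal B$ be an $\epsilon$-cover of $K$ by balls. A set may be a ball in several ways; fix one representation $B(x,r)$ for each member. If $r>\lambda^{m-1}$, then $B(x,r)$ contains $K_{x|m}$, whose diameter is at least $\lambda^m>\epsilon$, which is impossible. So $r\le\lambda^{m-1}$, and the integer $N$ with $\lambda^N<r\le\lambda^{N-1}$ satisfies $N\ge m$. By Lemma~\ref{lem:ball} the member has type $(x|N,x_N,t)$. Proposition~\ref{prop:main}, with $F=\mathcal B$, gives a point in $m+1$ members of $\mathcal B$. Hence $\dim_{d_K}(K)\ge m$ for every $m$.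
\end{proof}

This answers the question in the negative.

\begin{remark}[the domination property is needed]\label{rem:needed}
Let $D\subset\Gamma_N$ be a set that no vertex dominates, and let $|p|=N$. For $v\in D$ take $x^v\in K_p$ with $N$-th letter $(v,(1,\dots,1))$ and $\beta_N(x^v)=0$. By Lemma~\ref{lem:ball}, $B(x^v,\lambda^{N-1})$ lies in $K_p$ and contains $K_{p(u,e)}$ whenever $u=v$ or $v\to u$. For each vertex $u$ some $v\in D$ satisfies this condition, since $u$ does not dominate $D$. So $|D|$ balls cover $K_p$, and doing this at all nodes of length $N$ gives a cover of $K$ of multiplicity at most $|D|-1$. With $D=\Gamma_N$ this shows that the bound on the levels in Proposition~\ref{prop:main} cannot be dropped. It also shows what weaker tournaments would give, since Lemmas~\ref{lem:metric} and~\ref{lem:ball} hold for any tournaments with $|I_k|\ge2$. If each $\Gamma_N$ were linearly ordered, $D$ could be the top vertex and $\dim_{d_K}(K)$ would be $0$. If each $\Gamma_N$ were the three-cycle, any two vertices would do, and with Example~\ref{ex:m1} we would get $\dim_{d_K}(K)=1$.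
\end{remark}

\section{Extending the metric to a space containing $K$}\label{sec:extension}

Let $X$ be a metrizable space containing a Cantor set, and let $\sigma$ be a compatible metric. All Cantor sets are homeomorphic, so we regard $K$ as a compact, hence closed, subset of $X$. We want a compatible metric $d$ on $X$ that extends $d_K$. This alone is not enough: a cover of $X$ may use balls centered outside $K$, and their traces on $K$ must also have types. So we prescribe, for each $x\in X$, the distance from $x$ to the points of $K$, and make $x$ imitate a point of $K$.

Call $f\colon K\to[0,\infty)$ \emph{admissible} if for all $y,z\in K$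
\[
\text{(A)}\quad|f(y)-f(z)|\le d_K(y,z),\qquad\qquad\text{(B)}\quad d_K(y,z)\le f(y)+f(z).
\]
These are the triangle inequalities for a new point at distance $f(y)$ from $y$. By (A), $f$ belongs to the space $C(K)$ of continuous real functions with the norm $\|\cdot\|_\infty$. For $y\in K$ we have
\begin{equation}\label{eq:norm}
\|f-d_K(y,\cdot)\|_\infty=f(y),
\end{equation}
because (A) and (B) give $|f(z)-d_K(y,z)|\le f(y)$ for all $z$, with equality at $z=y$. The plan is to define a continuous map $x\mapsto\varphi_x$ from $X$ to the admissible functions with $\varphi_y=d_K(y,\cdot)$ for $y\in K$, to pull back the norm of $C(K)$, and to add a term that separates points outside $K$.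

\subsection*{Addresses}
By (F4) extend each $\beta_N$ to a continuous function $\beta_N\colon X\to[0,1]$. Let $V_s=X$ for the empty word $s$. For words $s$ of length $n\ge1$ define inductively
\[
V_s=\{x\in V_{s|(n-1)}:\sigma(x,K_s)<\delta_n\},
\]
an open set containing $K_s$, where $0<\delta_n\le1/n$ is so small that the sets $V_s$ with $|s|=n$ are pairwise disjoint and
\begin{equation}\label{eq:osc2}
|\beta_N(x)-\beta_N(y)|\le\lambda^{n-N-1}\qquad(x\in V_s,\ y\in K_s,\ |s|=n,\ N<n).
\end{equation}
Such $\delta_n$ exists. The finitely many compact sets $K_s$ with $|s|=n$ are disjoint, so they are at positive distance from each other. For $N=n-1$, \eqref{eq:osc2} holds because $\beta_N$ has values in $[0,1]$. For $N<n-1$ put $\eta=\lambda^{n-N-1}-2^{-(n-N-1)}>0$. By compactness of $K$ there is $\delta>0$ with $|\beta_N(x)-\beta_N(y')|<\eta$ whenever $y'\in K$, $x\in X$ and $\sigma(x,y')<\delta$. If $\delta_n\le\delta$ and $x\in V_s$, take $y'\in K_s$ with $\sigma(x,y')<\delta$ and compare $y'$ with $y$ by \eqref{eq:osc}.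

The open sets $V^{(n)}=\bigcup_{|s|=n}V_s$ decrease from $V^{(0)}=X$, and their intersection is $K$ because $\delta_n\to0$. For $x\in X\setminus K$ let $n(x)=\max\{n:x\in V^{(n)}\}$, and let the \emph{address} $s(x)$ be the word of length $n(x)$ with $x\in V_{s(x)}$. For $x\in K$ let $n(x)=\infty$ and $s(x)=x$. Since the $V_s$ are nested, contain the $K_s$, and are disjoint for words of equal length,
\begin{equation}\label{eq:address}
x\in V_s\quad\Longleftrightarrow\quad n(x)\ge|s|\ \text{ and }\ s(x)\text{ extends }s .
\end{equation}

\subsection*{The functions $g_x$ and $\varphi_x$}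
For $x\in K$ let $g_x=d_K(x,\cdot)$. For $x\in X\setminus K$ with $s=s(x)$, $n=n(x)$, and for $y\in K$, let
\[
g_x(y)=\begin{cases}
\lambda^N\bigl(1+\lambda\beta_N(y)\bigr) & \text{if }y\text{ splits from }s\text{ at }N<n\text{ and }y_N\succ s_N,\\
\lambda^N\bigl(1+\lambda\beta_N(x)\bigr) & \text{if }y\text{ splits from }s\text{ at }N<n\text{ and }s_N\succ y_N,\\
\lambda^{n-1} & \text{if }y\in K_s .
\end{cases}
\]
The first two lines are the formula for $d_K(x,y)$ with the address in place of the point, and they hold for $x\in K$ as well. On $K_s$ the address gives no information and $g_x$ is constant. The constant cannot be smaller: otherwise $K_s$ itself, which is closed, would be a sublevel set of $g_x$.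

For $x\in X$ and $y\in K$ let $\ell_x(y)$ be the coordinate at which $y$ splits from $s(x)$, and $\ell_x(y)=n(x)$ if there is none. With $\lambda^\infty=0$, the definition gives
\begin{equation}\label{eq:grange}
\lambda^{\ell}\le g_x(y)\le\lambda^{\ell-1},\qquad \ell=\ell_x(y).
\end{equation}
Consequently, for every integer $k$ with $0\le k\le n(x)$,
\begin{equation}\label{eq:gcyl}
g_x\le\lambda^{k-1}\ \text{ on }K_{s(x)|k},\qquad g_x\ge\lambda^{k-1}\ \text{ on }K\setminus K_{s(x)|k}.
\end{equation}

The map $x\mapsto g_x$ need not be continuous: where $n(x)$ jumps from $n$ to $n+1$, the values of $g_x$ on a cylinder $K_s$, $|s|=n$, change abruptly. All these values are at most $\lambda^{n-1}$, so we hide them below a continuous cutoff. By (F4) choose continuous $u_n\colon X\to[0,1]$ with $u_n=0$ on $K$ and $u_n=1$ on $X\setminus V^{(n+1)}$, and let $\kappa=\sum_{n\ge0}\lambda^{n-1}u_n$. The series converges uniformly, so $\kappa$ is continuous; it vanishes on $K$, and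
\begin{equation}\label{eq:kappa}
\kappa(x)\ge\lambda^{n(x)-1}\qquad(x\in X\setminus K),
\end{equation}
because $x\notin V^{(n(x)+1)}$. Put
\[
\varphi_x=\max\bigl(\kappa(x),g_x\bigr)\qquad(x\in X).
\]
Then $\varphi_x=d_K(x,\cdot)$ for $x\in K$, and for $x\notin K$ we have $\varphi_x=\kappa(x)$ on $K_{s(x)}$ by \eqref{eq:kappa}.

\begin{lemma}\label{lem:admissible}
For every $x\in X$ the function $\varphi_x$ is admissible.
\end{lemma}

\begin{proof}
For $x\in K$ this is Lemma~\ref{lem:metric}. Let $x\notin K$, $s=s(x)$, $n=n(x)$, $g=g_x$, $\ell=\ell_x$. It suffices to show that $g$ is admissible: (A) passes to $\varphi_x$ because $|\max(c,a)-\max(c,a')|\le|a-a'|$, and (B) because $\varphi_x\ge g$. Let $y\ne z$ in $K$.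

\emph{Case 1: $\ell(y)\neq\ell(z)$.} Say $N=\ell(y)<N'=\ell(z)\le n$. Then $z_N=s_N\ne y_N$, so $y,z$ split at $N$, and \eqref{eq:grange} gives $g(z)\le\lambda^{N'-1}\le\lambda^N\le g(y)$. We claim that $|d_K(y,z)-g(y)|\le g(z)$; this yields (B) and also $0\le g(y)-g(z)\le d_K(y,z)$, which is (A). If $y_N\succ s_N$, then $d_K(y,z)=g(y)$. If $s_N\succ y_N$, then $z$ is the winner of $y,z$. We have $z\in K_{s|N'}$, and $x\in V_{s|N'}$ by \eqref{eq:address}, so \eqref{eq:osc2} and \eqref{eq:grange} give
\[
|d_K(y,z)-g(y)|=\lambda^{N+1}|\beta_N(z)-\beta_N(x)|\le\lambda^{N'}\le g(z).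
\]

\emph{Case 2: $\ell(y)=\ell(z)=n$.} Then $y,z\in K_s$ and $g(y)=g(z)=\lambda^{n-1}\ge d_K(y,z)$.

\emph{Case 3: $\ell(y)=\ell(z)=N<n$ and $y_N\ne z_N$.} Then $y,z$ split at $N$, and $g(y)$, $g(z)$, $d_K(y,z)$ all lie in $[\lambda^N,\lambda^{N-1}]$. Now (A) follows from $\lambda^{N-1}-\lambda^N=\lambda^{N-1}(1-\lambda)=\lambda^{N+1}\le\lambda^N$, and (B) from $\lambda^{N-1}\le2\lambda^N$.

\emph{Case 4: $\ell(y)=\ell(z)=N<n$ and $y_N=z_N$.} Then $y,z$ split at some $N'>N$, and $d_K(y,z)\le\lambda^{N'-1}\le\lambda^N\le g(y)$ gives (B). If $s_N\succ y_N$, then $g(y)=g(z)$. If $y_N\succ s_N$, then \eqref{eq:osc} gives $|g(y)-g(z)|=\lambda^{N+1}|\beta_N(y)-\beta_N(z)|\le\lambda^{N'}\le d_K(y,z)$.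
\end{proof}

\begin{lemma}\label{lem:continuous}
The map $x\mapsto\varphi_x$ from $X$ to $C(K)$ is continuous.
\end{lemma}

\begin{proof}
We first note a comparison. Let $x,x_0\in V_s$ with $|s|=n$. By \eqref{eq:address} both addresses extend $s$. A point $y\in K\setminus K_s$ splits from both addresses at the same $N<n$, with the same letter $s_N$, so the same line of the definition applies to $g_x(y)$ and $g_{x_0}(y)$, and
\begin{equation}\label{eq:compare}
|g_x(y)-g_{x_0}(y)|\le\lambda^{N+1}|\beta_N(x)-\beta_N(x_0)| .
\end{equation}

\emph{Continuity at $x_0\notin K$.} Let $s=s(x_0)$, $n=n(x_0)$, and let $x$ be in the neighborhood $V_s$ of $x_0$. For $y\notin K_s$, \eqref{eq:compare} gives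
\[
|\varphi_x(y)-\varphi_{x_0}(y)|\le|\kappa(x)-\kappa(x_0)|+\max_{N<n}|\beta_N(x)-\beta_N(x_0)| ;
\]
if $n=0$ there is no such $y$. For $y\in K_s$, \eqref{eq:gcyl} and \eqref{eq:kappa} give $g_x(y)\le\lambda^{n-1}\le\kappa(x_0)=\varphi_{x_0}(y)$. Hence $\kappa(x)\le\varphi_x(y)\le\max(\kappa(x),\kappa(x_0))$, and $|\varphi_x(y)-\varphi_{x_0}(y)|\le|\kappa(x)-\kappa(x_0)|$. Both bounds are uniform in $y$ and tend to $0$ as $x\to x_0$.

\emph{Continuity at $x_0\in K$.} Let $n\ge1$, $s=x_0|n$, and $x\in V_s$. For $y\notin K_s$, \eqref{eq:compare} and \eqref{eq:osc2} give $|g_x(y)-g_{x_0}(y)|\le\lambda^{N+1}\lambda^{n-N-1}=\lambda^n$. For $y\in K_s$, both $g_x(y)$ and $g_{x_0}(y)$ lie in $[0,\lambda^{n-1}]$ by \eqref{eq:gcyl}. Since $g_x\le\varphi_x\le g_x+\kappa(x)$ and $\varphi_{x_0}=g_{x_0}$, we get $\|\varphi_x-\varphi_{x_0}\|_\infty\le\kappa(x)+\lambda^{n-1}$ on the neighborhood $V_s$ of $x_0$. As $\kappa(x)\to\kappa(x_0)=0$ and $n$ is arbitrary, continuity follows.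
\end{proof}

\subsection*{The metric on $X$}
The map $x\mapsto\varphi_x$ need not be injective outside $K$. We add a term that vanishes on $K\times K$, recovers the topology outside $K$, and, for fixed $x$, is constant as the second point ranges over $K$, so that it only shifts radii. Put
\[
\tau(x,x')=\min\{\sigma(x,x'),\ \sigma(x,K)+\sigma(x',K)\},\qquad d(x,x')=\|\varphi_x-\varphi_{x'}\|_\infty+\tau(x,x').
\]

\begin{lemma}\label{lem:compatible}
The function $d$ is a compatible metric on $X$, and
\begin{equation}\label{eq:dist}
d(x,y)=\varphi_x(y)+\sigma(x,K)\qquad(x\in X,\ y\in K).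
\end{equation}
In particular $d=d_K$ on $K\times K$.
\end{lemma}

\begin{proof}
We check that $\tau(x,z)\le\tau(x,y)+\tau(y,z)$ for $x,y,z\in X$. If both terms on the right are given by $\sigma$, use the triangle inequality for $\sigma$. If both are given by the second expression, their sum is at least $\sigma(x,K)+\sigma(z,K)$. In the mixed case, say $\tau(x,y)=\sigma(x,y)$ and $\tau(y,z)=\sigma(y,K)+\sigma(z,K)$, use $\sigma(x,K)\le\sigma(x,y)+\sigma(y,K)$. So $\tau$ and $d$ are pseudometrics. For $y\in K$ we have $\tau(x,y)=\sigma(x,K)$, and $\|\varphi_x-\varphi_y\|_\infty=\varphi_x(y)$ by Lemma~\ref{lem:admissible} and \eqref{eq:norm}; this is \eqref{eq:dist}. If $d(x,x')=0$, then $\tau(x,x')=0$, so $x=x'$ or $x,x'\in K$, and in the second case $d_K(x,x')=0$. Thus $d$ is a metric.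

By Lemma~\ref{lem:continuous}, $d$ is continuous on $X\times X$ for the given topology, so $\sigma(x_k,x)\to0$ implies $d(x_k,x)\to0$. Conversely, let $d(x_k,x)\to0$. If $x\notin K$, then $\tau(x_k,x)<\sigma(x,K)$ for large $k$, which forces $\tau(x_k,x)=\sigma(x_k,x)$, and so $\sigma(x_k,x)\to0$. If $x\in K$, then $\sigma(x_k,K)=\tau(x_k,x)\to0$. By compactness of $K$, every subsequence of $(x_k)$ has a further subsequence that $\sigma$-converges to some $y\in K$; by continuity $d(y,x)=\lim d(x_k,x)=0$, so $y=x$. Hence $\sigma(x_k,x)\to0$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:B}]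
Let $d$ be the metric of Lemma~\ref{lem:compatible}. Let $m\ge1$ and $0<\epsilon<\lambda^m$, and let $\mathcal B$ be an $\epsilon$-cover of $X$ by $d$-balls. Let $F$ be the set of members that meet $K$, and fix a representation $B_d(x,\rho)$ for each. We show that the trace $T=B_d(x,\rho)\cap K$, an open subset of $K$ of $d_K$-diameter at most $\epsilon$, has a type of level at least $m$. By \eqref{eq:dist},
\[
T=\{y\in K:\varphi_x(y)<r\},\qquad r=\rho-\sigma(x,K).
\]
Since $T\ne\emptyset$ and $\varphi_x\ge\kappa(x)\ge0$, we have $r>\kappa(x)\ge0$, and therefore $T=\{y\in K:g_x(y)<r\}$. Let $n=n(x)$ and $s=s(x)$.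

If $n<m$, then $g_x=\lambda^{n-1}\le\kappa(x)<r$ on $K_s$ by \eqref{eq:kappa}, so $T\supset K_s$ has diameter at least $\lambda^n>\epsilon$, which is impossible. So $n\ge m$. If $r>\lambda^{m-1}$, then $T\supset K_{s|m}$ by \eqref{eq:gcyl}, and $T$ has diameter at least $\lambda^m>\epsilon$, which is again impossible. So $r\le\lambda^{m-1}$, and the integer $N$ with $\lambda^N<r\le\lambda^{N-1}$ satisfies $N\ge m$. The address is long enough to be read at level $N$: if $n<\infty$, then $\lambda^{N-1}\ge r>\kappa(x)\ge\lambda^{n-1}$, so $N<n$. Let $t\in(0,1]$ be given by \eqref{eq:t}. Then $T$ has type $(s|N,s_N,t)$. Indeed, outside $K_{s|N}$ we have $g_x\ge\lambda^{N-1}\ge r$ by \eqref{eq:gcyl}, which is (T1). If $y|N=s|N$ and $y_N\succ s_N$, then $g_x(y)=\lambda^N(1+\lambda\beta_N(y))$, which is less than $r$ if and only if $\beta_N(y)<t$; this is (T2).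

The traces cover $K$. Different members may have the same trace, and for this reason Proposition~\ref{prop:main} was stated for indexed families. Applied to the traces indexed by $F$, it gives a point of $K$ in $m+1$ members of $\mathcal B$. Hence $\dim_d(X)\ge m$ for all $m$. The last sentence of the theorem follows from (F2).
\end{proof}

\section{The classification and the range of $\dim_d$}\label{sec:classification}

\begin{proof}[Proof of Theorem~\ref{thm:C}]
By Lemma~\ref{lem:invariance}, $\dim(X)$ can be computed with any compatible metric $d$, so $\dim_d(X)\ge\dim(X)$ for all such $d$.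

Suppose that (i) holds and $X$ contains a Cantor set. Theorem~\ref{thm:B} gives a compatible $d$ with $\dim_d(X)=\infty$, so $\dim X=\infty$. This proves (i)$\Rightarrow$(ii).

Suppose that (ii) holds. If $\dim X=\infty$, then $\dim_d(X)\ge\dim(X)=\infty$ for all compatible $d$. Now let $X$ contain no Cantor set. By (F3), $X$ is a disjoint union of open $\sigma$-compact subspaces $X_\alpha$. Each $X_\alpha$ is a countable union of compact metrizable spaces containing no Cantor set, and these are countable by (F2), so $X_\alpha$ is countable. Lemma~\ref{lem:countable} gives $0\le\dim(X)\le\dim_d(X)=0$ for every compatible $d$. This proves (ii)$\Rightarrow$(i) and the second assertion. The last assertion follows from (F2).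
\end{proof}

Local compactness was used twice: to make $\dim(X)$ independent of the metric, and to pass from the absence of Cantor sets to countable open pieces.

\begin{remark}[good metrics exist]\label{rem:degroot}
By a theorem of de Groot \cite{deGroot}, a separable metrizable space $X$ of covering dimension at most $n$ has a compatible metric $\rho$ such that for any points $x,y_1,\dots,y_{n+2}$ there are indices $i\ne j$ and $k$ with $\rho(y_i,y_j)\le\rho(x,y_k)$. Given $\epsilon>0$, let $Y\subset X$ be maximal among the subsets whose points have pairwise distances at least $\epsilon$. By maximality the balls $B_\rho(y,\epsilon)$, $y\in Y$, cover $X$. If $x$ lay in $n+2$ of them, with centers $y_1,\dots,y_{n+2}$, then $\rho(x,y_k)<\epsilon\le\rho(y_i,y_j)$ for all $k$ and all $i\ne j$, contrary to the choice of $\rho$. So $\dim_\rho(X)\le n$, and $\dim_\rho(X)=\dim(X)$ if $X$ is locally compact with $\dim X=n$. Together with Theorem~\ref{thm:B} this shows that on an uncountable compact metrizable space of finite dimension $n$, both extreme values $n$ and $\infty$ of $\dim_d$ occur.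
\end{remark}

\begin{thebibliography}{9}

\bibitem{MO}
``Background. My questions are motivated by the following:'',
\texttt{https://mathoverflow.net/questions/153777/multiplicity-of-ball-covering}.

\bibitem{deGroot}
de Groot, \emph{On a metric that characterizes dimension}, Canad. J. Math. 9 (1957), 511--514.

\bibitem{Engelking}
Engelking, \emph{General Topology}.

\bibitem{Erdos}
Erd\H{o}s, 1963.

\end{thebibliography}
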